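# Toggles on finite posets: comparing the patterns $\{1\}\{1,2\}\{2\}$ and $\{1\}\{2\}\{1,2\}$

## 1. Split-free permutations, toggles, and a right-to-left sweep

All posets are finite. We write $a\parallel b$ for "$a,b$ are distinct and incomparable", and "comparable" means "not $\parallel$", so an element is comparable to itself. Put $D(x)=\{y\in P: y<x\}$. A chain is a set of pairwise comparable elements (the empty set is a chain), and an antichain is a set of pairwise incomparable ones. A down-set contains everything below each of its elements; an up-set contains everything above. An induced subposet is a subset with the inherited order, and $P-z$ is the induced subposet on $P\setminus\{z\}$. A permutation on $P$ is a list of all elements of $P$, each once. The words "before" and "after" always refer to positions in the list, "below" and "above" to the order of $P$. Let $\ell=|P|$.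

**Definition (splitting).** Let $w,w'<m$ with $w\parallel w'$. In a given permutation, $m$ *splits* $w,w'$ if $m$ is positioned between $w$ and $w'$. A permutation is *split-free* if no element splits any pair. Let $\mathcal A(P)$ be the set of split-free permutations on $P$, and $A(P)=|\mathcal A(P)|$.

Example: let $\Lambda=\{a,b,m\}$ with $a,b<m$ and $a\parallel b$. Of the six permutations, $amb$ and $bma$ have a split and the other four are split-free. So $A(\Lambda)=4$.

**Definition (low and high elements).** An element $z$ is *low* if $D(z)$ is a chain and *high* otherwise. Let $C=C(P)$ be the set of low elements and $N=P\setminus C$ the set of high ones.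

In $\Lambda$ the low elements are $a,b$, and $m$ is high. Only a high element can split anything, because a splitter has two incomparable elements below it.

**Definition (toggles).** For $1\le i<\ell$ let $T_i:\mathcal A(P)\to\mathcal A(P)$ interchange the entries in positions $i$ and $i+1$ if the result is split-free, and do nothing otherwise.

Each $T_i$ is an involution: if it swaps, then swapping back leads to a split-free permutation, so the second application swaps back; if it does nothing, it does nothing again.

**Definition (the sweep).** Let $P$ be nonempty and $\sigma\in\mathcal A(P)$. Put $\sigma^{(0)}=\sigma$ and $\sigma^{(j)}=T_{\ell-j}\,\sigma^{(j-1)}$ for $j\ge1$. The *focus* $x_j$ is the entry of $\sigma^{(j)}$ in position $\ell-j$. Stop at the first $j$ for which $x_j$ is low. Put $z=x_j$, let $\tau$ be $\sigma^{(j)}$ with $z$ deleted, and set $f(\sigma)=(z,\tau)$.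

So we look at the last entry. If it is low, we remove it. If it is high, we try to push it one place to the left. If the push is allowed, the same element stays in focus, now one place further left. If the push would create a split, the focus passes to the left neighbor. In short, with $x=x_{j-1}$ and $y$ the entry just before it in $\sigma^{(j-1)}$, we have $x_j=x$ if the toggle swaps and $x_j=y$ if it does not.

Example. Let $P=\{a,b,u,w,x\}$ with $a,b<u<x$ and $w<x$ and no other relations except $a,b<x$. The low elements are $a,b,w$. Sweep the split-free permutation $w\,a\,b\,u\,x$. The focus $x$ is high. Swapping $u,x$ would give $w\,a\,b\,x\,u$, where $x$ splits $w,u$; so nothing moves and the focus becomes $u$, which is high. Swapping $b,u$ would give $w\,a\,u\,b\,x$, where $u$ splits $a,b$; so nothing moves and the focus becomes $b$, which is low. Thus $f(wabux)=(b,\;w\,a\,u\,x)$.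

It is not clear yet that the sweep always stops: a high focus might reach position 1. It is also not clear that $f$ loses no information. Both are true, and they are the heart of the matter.

## 2. Two patterns, two counts, and the inequality between them

What is the sweep for? Let $\sigma=(\sigma_1,\dots,\sigma_n)$ be a permutation on $P$ and $\pi=\pi_1\cdots\pi_k$ a permutation on a poset $Q$, called a pattern. We say $\sigma$ *contains* $\pi$ if there are $i_1<\cdots<i_k$ such that $\sigma_{i_r}<\sigma_{i_s}$ in $P$ iff $\pi_r<\pi_s$ in $Q$, for all $r,s$. Otherwise $\sigma$ *avoids* $\pi$, and $\mathrm{Av}_P(\pi)$ counts the permutations on $P$ avoiding $\pi$. For the chain $1<2<3$ it is known that $\mathrm{Av}_P(132)\le\mathrm{Av}_P(123)$ for all finite $P$. Our question, from https://mathoverflow.net/q/212683, replaces the chain by the sets $\{1\},\{2\},\{1,2\}$ ordered by containment: is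
$$\mathrm{Av}_P(\{1\}\{1,2\}\{2\})\le \mathrm{Av}_P(\{1\}\{2\}\{1,2\})\quad\text{for all finite posets }P?$$

Translate. Containing $\{1\}\{1,2\}\{2\}$ means that there are $w,m,w'$ in this order of positions with $w,w'<m$ and $w\parallel w'$; that is, $m$ splits $w,w'$. So the left side is $A(P)$. Containing $\{1\}\{2\}\{1,2\}$ means that there are $w\parallel w'$ below some $m$, both before $m$. Let $B(P)$ be the number of permutations with no such configuration; this is the right side.

**Theorem 1.** $A(P)\le\sum_{z\in C(P)}A(P-z)$ for every nonempty $P$. Consequently $A(P)\le B(P)$ for all finite $P$; that is, $\mathrm{Av}_P(\{1\}\{1,2\}\{2\})\le\mathrm{Av}_P(\{1\}\{2\}\{1,2\})$.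

**Theorem 2.** $A(P)=B(P)$ if and only if $P$ has no induced subposet isomorphic to

* $F_1=\{b,u,c,t\}$: $b<u<t$, $c<t$, $c\parallel b$, $c\parallel u$; or
* $F_2=\{a_1,a_2,a_3,t_1,t_2\}$: $\{a_1,a_2,a_3\}$ and $\{t_1,t_2\}$ are antichains, $a_1,a_2<t_1$, $a_2,a_3<t_2$, $a_1\parallel t_2$, $a_3\parallel t_1$.

Applying Theorem 1 to the order dual of $P$ gives $\mathrm{Av}_P(\{1\}\,\emptyset\,\{2\})\le\mathrm{Av}_P(\{1\}\{2\}\,\emptyset)$, since reversing the order turns a common upper bound $\{1,2\}$ of two incomparable elements into a common lower bound $\emptyset$.

Some cases by hand. If $P$ is a chain or an antichain, nothing can go wrong in either count and $A(P)=B(P)=\ell!$. For $\Lambda$ the count $B$ forbids $abm$ and $bam$, so $B(\Lambda)=4=A(\Lambda)$.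

For $F_1$ the only high element is $t$, and the incomparable pairs below it are $\{b,c\}$ and $\{u,c\}$. For $A$: if $t$ is first or last, nothing is split, giving $6+6$ permutations. If $t$ is second or third, then one of $b,u,c$ is alone on its side of $t$, and whichever it is, it is incomparable to some element on the other side; this gives $0$. So $A(F_1)=12$. For $B$: $t$ first gives $6$; $t$ second gives $6$; $t$ third requires the two earlier entries to be comparable, so they are $b,u$, giving $2$; $t$ last gives $0$. So $B(F_1)=14$.

For $F_2$ use inclusion–exclusion over the two high elements. In a third of the $120$ permutations $t_1$ is between $a_1$ and $a_2$, and likewise for $t_2$ with $a_2,a_3$. Both happen in the following cases: $a_2$ after $t_1$ and $t_2$, which are the $6$ shuffles of $a_1t_1$ and $a_3t_2$ followed by $a_2$; the reverses of these, $6$ more; and $a_1t_1a_2t_2a_3$ and its reverse. So $A(F_2)=120-40-40+14=54$. For $B(F_2)$ we use the recursion of the next section, which gives $16+16+24=56$. So strict inequality does occur.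

## 3. Peeling off the last entry

**Recursion for $B$.** For $P\ne\emptyset$,
$$B(P)=\sum_{z\in C(P)}B(P-z).\tag{1}$$
Indeed, write a permutation as $\tau z$ with last entry $z$. All of $D(z)$ precedes $z$. So $\tau z$ avoids $\{1\}\{2\}\{1,2\}$ iff $\tau$ does and $D(z)$ contains no incomparable pair, i.e. $z$ is low.

For instance, in $F_2$ the low elements are $a_1,a_2,a_3$. In $F_2-a_1$ the only restriction is that $t_2$ must not come after both $a_2$ and $a_3$, so $B(F_2-a_1)=24\cdot\frac23=16$; by symmetry $B(F_2-a_3)=16$. In $F_2-a_2$ there are no high elements, so $B(F_2-a_2)=24$.

Since $A(\emptyset)=B(\emptyset)=1$, the first sentence of Theorem 1 gives $A\le B$ by induction on $|P|$: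
$$A(P)\le\sum_{z\in C}A(P-z)\le\sum_{z\in C}B(P-z)=B(P).\tag{2}$$
So we need an injection from $\mathcal A(P)$ to the set of pairs $(z,\tau)$ with $z\in C$ and $\tau\in\mathcal A(P-z)$.

The obvious attempt is to delete the last entry. It breaks at once: in $\Lambda$ the permutation $abm$ is split-free and its last entry $m$ is high, so the pair $(m,ab)$ is not among the allowed ones. The next attempt is to delete the rightmost low entry. The pairs are now of the right kind, but the map is not injective. Take $\Lambda$ together with an element $c$ incomparable to $a,b,m$. Both $abcm$ and $abmc$ are split-free, both have $c$ as rightmost low entry, and both go to $(c,abm)$. The deletion forgets where $z$ stood.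

The sweep repairs this. It changes the permutation by reversible moves until the place of $z$ can be read off from $\tau$. In the same example, $abmc$ ends in a low entry and goes to $(c,abm)$. For $abcm$ the focus $m$ is pushed past $c$, giving $abmc$ with focus $m$ in position 3; pushing $m$ past $b$ would give $ambc$, a split, so the focus becomes $b$ and $f(abcm)=(b,amc)$. The collision is gone.

## 4. Elementary facts on low elements, swaps and deletions

Write $E(x)=D(x)\cap C$ for the set of low elements below $x$.

**Fact 1.** $C$ is a down-set and $N$ is an up-set. If $y<x$ then $D(y)\subset D(x)$ and $E(y)\subseteq E(x)$.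

The second sentence is transitivity. If $x$ is low and $y<x$, then $D(y)$ is a subset of the chain $D(x)$, so $y$ is low.

**Fact 2.** If $x$ is high, then $E(x)$ is not a chain.

Take a minimal element $m$ of $N$ with $m\le x$. By minimality every element of $D(m)$ is low, so $D(m)\subseteq E(x)$. And $D(m)$ is not a chain because $m$ is high.

**Fact 3.** Interchanging two adjacent incomparable entries of a split-free permutation gives a split-free permutation. Deleting $z$ maps $\mathcal A(P)$ into $\mathcal A(P-z)$.

Whether $m$ splits $w,w'$ depends only on the relative position of $m$ and $w$ and of $m$ and $w'$, and both of these are comparable pairs. Swapping adjacent incomparable entries changes the relative position of no comparable pair. Deletion creates no split.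

**Fact 4.** Let $v$ be split-free, with two adjacent entries $g<h$ (in either order), and suppose that interchanging them gives $v'\notin\mathcal A(P)$. Then in $v'$ the element $h$ splits $g$ and some $w\in D(h)$ with $w\parallel g$.

Some element splits a pair in $v'$ but not in $v$. The only relative position that changed is that of $g$ and $h$, so one of them is the splitter and the other is in the split pair. The splitter is the larger, hence $h$.

## 5. The sweep reaches a low focus

We must rule out a high focus that runs out of room on the left. By Fact 2 a high $x$ has two incomparable low elements below it, so it is enough to know that such elements cannot lie after the focus. This suggests the following invariant.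

**Definition.** For a high $x$ and a split-free permutation, let $J(x)$ be the property: every element of $E(x)$ after $x$ is comparable to every element of $E(x)$.

Example: in $\Lambda$, $J(m)$ holds in $abm$, where nothing is after $m$, and fails in $mab$, where $a$ is after $m$ and $a\parallel b$.

**Lemma 1.** If the foci $x_0,\dots,x_j$ are all high, then $J(x_j)$ holds in $\sigma^{(j)}$.

We use induction on $j$. For $j=0$ nothing is after $x_0$, so $J(x_0)$ holds. For $j\ge1$ write $x=x_{j-1}$; it is high and $J(x)$ holds in $\sigma^{(j-1)}$. Let $y$ be the entry immediately before $x$ in $\sigma^{(j-1)}$.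

**Step 1: the toggle swaps $y$ and $x$.** Here the focus is still $x$, and we check that moving it past $y$ does not harm $J(x)$. The only element newly after $x$ is $y$. If $y\notin E(x)$, the set of elements of $E(x)$ after $x$ is unchanged and $J(x)$ persists. Let $y\in E(x)$. Since $\sigma^{(j)}$ is split-free and $y$ is now after $x$, every element of $D(x)$ before $x$ is comparable to $y$. Every element of $E(x)$ after $x$ in $\sigma^{(j-1)}$ is comparable to $y$ by the old $J(x)$. So $y$ is comparable to all of $E(x)$. The other elements of $E(x)$ after $x$ were there before and are comparable to all of $E(x)$ by the old $J(x)$. So $J(x)$ holds in $\sigma^{(j)}$.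

**Step 2: no swap, and $y<x$.** Here and in Steps 3 and 4 the focus becomes $x_j=y$, which is high by assumption, the permutation does not change, and we must prove $J(y)$. By Fact 3, $y$ and $x$ are comparable, so $y<x$ and $y>x$ are the only cases. Let $y<x$ and let $c\in E(y)$ be after $y$. Since $c<x$, $c\neq x$, so $c$ is after $x$, and $c\in E(x)$. By $J(x)$, $c$ is comparable to all of $E(x)\supseteq E(y)$.

**Step 3: no swap, and $y>x$; low elements below $y$ and after $y$.** This step shows:

> every $d\in E(y)$ after $y$ satisfies $d<x$ and is comparable to all of $E(x)$. $\quad(3)$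

By Fact 2 choose $a\parallel b$ in $E(x)$. By $J(x)$ neither is after $x$, so both are before $x$. They are below $x<y$, so neither equals $y$, and both are before $y$. Also $a,b\in D(y)$. Since $y$ splits neither $a,d$ nor $b,d$, the element $d$ is comparable to $a$ and to $b$; it is different from both, being after $y$. If $d>a$ and $d>b$, then $D(d)$ is not a chain, contrary to $d$ being low. So $d<a$ or $d<b$, and hence $d<x$. Now $d\neq x$, and $x$ comes immediately after $y$, so $d$ is after $x$. By $J(x)$, $d$ is comparable to all of $E(x)$.

**Step 4: no swap, and $y>x$; proof of $J(y)$.** We must pass from $E(x)$ in (3) to the larger set $E(y)$. Let $c\in E(y)$ be after $y$ and suppose that $c\parallel c'$ for some $c'\in E(y)$. By (3), $c$ is comparable to all of $E(x)$, so $c'\not<x$. If $c'$ is after $y$, then (3) applied to $c'$ gives $c'<x$, a contradiction. If $c'$ is before $y$, note that $x\in D(y)$ is after $y$. Since $y$ does not split $c',x$, these two are comparable. They are distinct, since $c'$ is low and $x$ is high, and $c'>x$ is impossible since $C$ is a down-set. So $c'<x$, again a contradiction. Hence $J(y)$ holds, and Lemma 1 is proved.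

**Termination.** Suppose the foci up to $x_j$ are all high. By Fact 2 there are $a\parallel b$ in $E(x_j)$, and by $J(x_j)$ both are before $x_j$. So $x_j$ is not in position 1, and there is room for another toggle. Since the focus position decreases by one at each step, the sweep must stop at a low focus. So $f(\sigma)=(z,\tau)$ is defined with $z\in C$, and $\tau\in\mathcal A(P-z)$ by Fact 3.

## 6. Blockers and the injectivity of the sweep

Given $(z,\tau)$, how do we find the place of $z$? The sweep stopped there because a high element could not be pushed past $z$. The obstruction is visible in $\tau$.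

**Definition (blocker).** Let $z\in C$ and $\tau\in\mathcal A(P-z)$. An entry $m$ of $\tau$ is a *blocker* for $z$ if $m>z$ and some $w\in D(m)$ with $w\parallel z$ is before $m$ in $\tau$.

In other words, inserting $z$ anywhere after a blocker creates a split. Example: in $\Lambda$ with $z=b$, the permutation $\tau=am$ has the blocker $m$, and $\tau=ma$ has none.

Let $f(\sigma)=(z,\tau)$ with stopping index $j$, and put $p=\ell-j$.

**Step 1: the case $j=0$.** We show that $\tau$ has no blocker. Here $\sigma=\tau z$ is split-free, and a blocker $m$ with its witness $w$ would split $w,z$ in $\tau z$.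

**Step 2: the case $j\ge1$.** We show that $z$ stood immediately before the first blocker. Let $n=x_{j-1}$, which is high. As $x_j=z$ is low, the focus changed, so $T_p$ did not swap. Hence
$$\sigma^{(j)}=\sigma^{(j-1)}=\alpha\,z\,n\,\beta\in\mathcal A(P),\qquad \tau=\alpha\,n\,\beta,\qquad \alpha\,n\,z\,\beta\notin\mathcal A(P),$$
with $z$ in position $p$. By Fact 3, $z$ and $n$ are comparable, and $z<n$ because $C$ is a down-set. By Fact 4, in $\alpha nz\beta$ the element $n$ splits $z$ and some $w\in D(n)$ with $w\parallel z$. Since $z$ is after $n$ there, $w$ is in $\alpha$. So $n$ is a blocker in $\tau$. No $m$ in $\alpha$ is a blocker: otherwise some $w'\in D(m)$ with $w'\parallel z$ is before $m$, and $m$ splits $w',z$ in $\alpha zn\beta$, which is split-free. So $n$ is the first blocker of $\tau$.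

**Step 3: reconstruction.** We recover $\sigma$ from $(z,\tau)$. If $\tau$ has no blocker, then $j=0$ and $\sigma=\tau z$. If it has one, then $j\ge 1$, and $\sigma^{(j)}$ is obtained by inserting $z$ immediately before the first blocker. This also determines the position $p$ of $z$. Since $\sigma^{(j)}=T_pT_{p+1}\cdots T_{\ell-1}\sigma$ and toggles are involutions,
$$\sigma=T_{\ell-1}T_{\ell-2}\cdots T_p\,\sigma^{(j)}.$$
So $f$ is injective, which gives $A(P)\le\sum_{z\in C}A(P-z)$. With (2), Theorem 1 is proved. $\blacksquare$

For Theorem 2 we record which pairs are, or are not, in the image of $f$.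

**Fact 5.** If $(z,\tau)$ has no blocker, then $(z,\tau)=f(\tau z)$.

A split in $\tau z$ must involve $z$, as $\tau$ is split-free. As $z$ is low, it is not the splitter, so some $m>z$ splits some $w\parallel z$ from the last entry $z$; then $m$ is a blocker. So $\tau z$ is split-free, and its last entry is low.

**Fact 6.** If $(z,\tau)$ has first blocker $n$, $\tau=\alpha n\beta$, and $\alpha zn\beta\notin\mathcal A(P)$, then $(z,\tau)$ is not in the image of $f$.

If $(z,\tau)=f(\sigma)$, then Step 1 excludes $j=0$, and Step 2 gives $\alpha zn\beta=\sigma^{(j)}\in\mathcal A(P)$.

Example. In $F_1$ there are $A(F_1-b)+A(F_1-u)+A(F_1-c)=4+4+6=14$ pairs, and $A(F_1)=12$. So exactly two pairs are missed. They are $(c,\,b\,t\,u)$ and $(c,\,u\,t\,b)$: in both, the first blocker is $t$, and inserting $c$ before it gives $b\,c\,t\,u$, where $t$ splits $c,u$, and $u\,c\,t\,b$, where $t$ splits $c,b$.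

## 7. Without $F_1$ and $F_2$ the sweep is onto

Let $P$ be a nonempty poset with no induced $F_1$ or $F_2$. This property passes to every $P-z$. If $f$ is onto for all such $P$, then $A(P)=\sum_{z\in C}A(P-z)$, and comparison with (1) gives $A(P)=B(P)$ by induction on $|P|$, starting from $A(\emptyset)=B(\emptyset)=1$. So we show that $f$ is onto.

**Step 1: the shape of $D(n)$.** We use the absence of $F_1$ to describe $D(n)$ for an arbitrary $n\in P$. The relation "equal or incomparable" on $D(n)$ is reflexive and symmetric. If it were not transitive, there would be $b<u$ and $c$ in $D(n)$ with $c\parallel b$ and $c\parallel u$, and $\{b,u,c,n\}$ would be an induced $F_1$. So it is an equivalence relation. Its classes, which we call *levels* of $D(n)$, are antichains, and elements of different levels are comparable. Suppose $a<b$ in $D(n)$. If $a'\parallel a$ in $D(n)$, then $a',b$ are in different levels, hence comparable; $a'>b$ would give $a'>a$, so $a'<b$. If $b'\parallel b$ in $D(n)$, then likewise $a,b'$ are comparable, and $b'<a$ would give $b'<b$, so $a<b'$. Hence the levels are linearly ordered, with every element of a lower level below every element of a higher one. (One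 says that $D(n)$ is an ordinal sum of antichains. In $\Lambda$, $D(m)$ has the single level $\{a,b\}$.) For $y\in D(n)$ we have $D(y)\subseteq D(n)$, and $D(y)$ is the union of the levels below that of $y$. Consequently
$$y,w\in D(n),\ y\parallel w\ \Longrightarrow\ D(y)=D(w),\ \text{ and so } y\in C\iff w\in C.\tag{4}$$

**Step 2: the setting.** We fix a pair to be hit and locate one level. By Fact 5 it is enough to treat a pair $(z,\tau)$ with a first blocker $n$; write $\tau=\alpha n\beta$. Fix $w$ in $\alpha$ with $w\in D(n)$ and $w\parallel z$. Let $X$ be the level of $D(n)$ containing $z$ and $w$. Any $w''\in X\setminus\{z,w\}$ is incomparable to $w$. As $w$ is before $n$ and $n$ does not split $w,w''$ in $\tau\in\mathcal A(P-z)$, $w''$ is before $n$. So all elements of $X\setminus\{z\}$ are in $\alpha$.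

**Step 3: $\rho:=\alpha\,z\,n\,\beta$ is split-free.** This is the permutation in which the sweep should stop, and here the absence of $F_2$ is used. Since $\tau$ is split-free and $z$ is low, a split in $\rho$ must be a split of a pair containing $z$. So let $m>z$ and $e\in D(m)$ with $e\parallel z$; we show that $m$ does not split $z,e$.

Let $m$ be in $\alpha$. As $n$ is the first blocker, $m$ is not a blocker, so $e$ is after $m$; and $z$ is after $m$ too.

Let $m=n$. Then $e\in D(n)$ and $e\parallel z$, so $e\in X\setminus\{z\}$ is in $\alpha$. Both $e$ and $z$ are before $n$.

Let $m$ be in $\beta$. Then $z$ is before $m$, and we must show that $e$ is too. If $e\in X$, then $e$ is in $\alpha$ and we are done. Suppose $e\notin X$. Then $e\not<n$, since $e\in D(n)$ and $e\parallel z$ would put $e$ in $X$. Also $e\ne w$. We claim that $w<m$. Suppose not. Then $\{w,z,e,n,m\}$ is an induced $F_2$, with $w,z,e,n,m$ in the roles of $a_1,a_2,a_3,t_1,t_2$: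

* $w,z<n$ and $z,e<m$, $w\parallel z$ and $e\parallel z$ are given.
* $w\parallel e$: $w<e$ gives $w<m$, and $e<w$ gives $e<n$; both are false, and $e\neq w$.
* $n\parallel m$: $n<m$ gives $w<m$, and $m<n$ gives $e<n$; both are false, and $n\ne m$ because $m$ is in $\beta$.
* $w\parallel m$: $w\not<m$ by assumption, and $w\ge m$ gives $w>z$, which is false.
* $e\parallel n$: $e\not<n$, and $e\ge n$ gives $e>z$, which is false.

This contradicts the hypothesis on $P$, so $w<m$. Now $w,e,z\in D(m)$ with $w\parallel z$ and $e\parallel z$, so all three are in one level of $D(m)$; as $w\ne e$, $w\parallel e$. Since $w$ is in $\alpha$, it is before $m$, and $m$ does not split $w,e$ in $\tau$. So $e$ is before $m$, as required.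

**Step 4: undoing the sweep.** We construct the candidate preimage. Let $p$ be the position of $z$ in $\rho$, so $n$ is in position $p+1$. In $\alpha nz\beta$ the element $n$ splits $w,z$, so $T_p\rho=\rho$. For $p+1\le i\le\ell$ put
$$\rho_i=T_{i-1}T_{i-2}\cdots T_{p+1}\,\rho\qquad(\text{so }\rho_{p+1}=\rho),$$
let $y_i$ be the entry of $\rho_i$ in position $i$, and put $\sigma=\rho_\ell\in\mathcal A(P)$. Applying $T_{\ell-1},T_{\ell-2},\dots,T_{p+1},T_p$ successively to $\sigma$ gives $\rho_{\ell-1},\rho_{\ell-2},\dots,\rho_{p+1}=\rho,\rho$. The foci, starting with the last entry of $\sigma$, are $y_\ell,y_{\ell-1},\dots,y_{p+1}$ and then $z$. So if all the $y_i$ are high, the sweep of $\sigma$ stops exactly at $z$, and $f(\sigma)=(z,\tau)$. It remains to prove the following.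

**Lemma 2.** For all $i$ with $p+1\le i\le\ell$, $y_i$ is high and $J(y_i)$ holds in $\rho_i$.

**Step 5: the start $i=p+1$ of Lemma 2.** We check $n=y_{p+1}$ in $\rho$. As $z\parallel w$ are below $n$, $n$ is high. By (4) the elements of $X$ have the same down-set as $z$, a chain. So $X\subseteq C$, and the levels of $D(n)$ below $X$ are singletons. Elements of levels above $X$ have $z\parallel w$ below them, so they are high. Now let $c\in E(n)$ be after $n$ in $\rho$. All of $X$ is before $n$ in $\rho$, so $c\notin X$; and $c$ is low, so it is not in a level above $X$. So $\{c\}$ is a level by itself, and $c$ is comparable to all of $D(n)$. Hence $J(n)$ holds.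

**Step 6: from $i$ to $i+1$ in Lemma 2.** We follow one toggle to the right. Let $x=y_i$ be high with $J(x)$ in $\rho_i$, let $y$ be the entry in position $i+1$ of $\rho_i$, and apply $T_i$.

If the two are swapped, then $y_{i+1}=x$. The set of elements of $E(x)$ after $x$ can only lose $y$, so $J(x)$ persists.

If they are not swapped, then $y_{i+1}=y$ and $\rho_{i+1}=\rho_i$, and by Fact 3 $x$ and $y$ are comparable.

Let $y<x$. By Fact 4, after swapping to $\cdots y\,x\cdots$ the element $x$ would split $y$ and some $w_1\in D(x)$ with $w_1\parallel y$; since $y$ is before $x$ there, $w_1$ is after $x$ there. Suppose $y$ were low. In $\rho_i$ it is after $x$, so by $J(x)$ it is comparable to all of $E(x)$. Hence $w_1\notin E(x)$, so $w_1$ is high. But $y\parallel w_1$ are both in $D(x)$, so (4) says that $y$ is low iff $w_1$ is, a contradiction. So $y$ is high. If $c\in E(y)$ is after $y$ in $\rho_i$, it is after $x$ and in $E(x)$. By $J(x)$ it is comparable to all of $E(x)\supseteq E(y)$. So $J(y)$ holds.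

Let $y>x$. Then $y$ is high since $N$ is an up-set. We claim that $E(y)=E(x)$. The inclusion $\supseteq$ is Fact 1. Let $c\in E(y)$. If $c\parallel x$, then (4), applied in $D(y)$, says that $c$ is low iff $x$ is low, which is false. Also $c\ge x$ is impossible, since $C$ is a down-set and $x\notin C$. So $c<x$. Now if $c\in E(y)$ is after $y$, it is after $x$, which stands immediately before $y$. By $J(x)$, $c$ is comparable to all of $E(x)=E(y)$. So $J(y)$ holds.

This proves Lemma 2. Hence $f$ is onto, and $A(P)=B(P)$ for every $P$ with no induced $F_1$ or $F_2$.

## 8. An induced $F_1$ or $F_2$ forces a missed pair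

Now let $P$ contain an induced $F_1$ or $F_2$. We prove $A(P)<B(P)$ by induction on $|P|$.

**Step 1: reduction to a small set of low elements.** This step makes $C$ so small that $P$ can be described explicitly. Suppose that for some $z\in C(P)$ the poset $P-z$ still contains an induced $F_1$ or $F_2$. Then $A(P-z)<B(P-z)$ by induction, and the middle inequality in (2) is strict, so $A(P)<B(P)$. So assume from now on that every induced copy of $F_1$ or $F_2$ in $P$ contains all of $C$, and fix one copy. It is enough to find a pair $(z,\tau)$ as in Fact 6: then $f$ is injective but not onto, and (2) gives $A(P)<\sum_{z\in C}A(P-z)\le B(P)$.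

In the copy, $t$ (for $F_1$) or $t_1$ and $t_2$ (for $F_2$) are high, since they have two incomparable elements below them. By Fact 2, $C$ is not a chain.

A *reverse linear extension* of a poset lists it so that larger elements come before smaller ones. So in such a list no element of $D(s)$ precedes $s$. For the chain $b<u<t$ it is $t,u,b$.

**Step 2: the copy is an $F_1$; determining $C$.** We show $C=\{b,u,c\}$. Since $t$ is high, $C\subseteq\{b,u,c\}$. As $C$ is not a chain, $c\in C$ and at least one of $b,u$ is in $C$; as $C$ is a down-set and $b<u$, $b\in C$. If $u$ were high, then $C=\{b,c\}$, and $E(u)$ would be a non-chain contained in $\{b,c\}$. This would force $c<u$, which is false. So $C=\{b,u,c\}$. Next, let $s\in N$. Then $E(s)$ is a non-chain, so it contains $c$ and one of $b,u$; hence $s>c$ and $s>b$.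

**Step 3: the copy is an $F_1$; the missed pair.** We generalize the pair $(c,\,b\,t\,u)$ of Section 6. Let $n^*$ be a maximal element of $P$ with $n^*\ge t$. Then $n^*>u$, and $n^*\in N$. Put
$$\tau=b\;\,n^*\;\,(\text{all other elements of }P-c\text{ in the order of a reverse linear extension}).$$
In $P-c$ the element $b$ is below everything else, namely $u$ and all high elements. For each entry $s$ of $\tau$, the only element of $D(s)$ before $s$ is possibly $b$, because $n^*$ is maximal and the rest is listed in reverse. As $b$ is comparable to everything in $P-c$, nothing is split, and $\tau\in\mathcal A(P-c)$. The first blocker for $c$ is $n^*$: we have $c<n^*$, $b<n^*$, $b\parallel c$ with $b$ before $n^*$; and $b$ itself is not a blocker because $b\not>c$. Inserting $c$ immediately before $n^*$ gives $b\,c\,n^*\cdots u\cdots$, in which $n^*$ splits $c,u$. So $(c,\tau)$ is as in Fact 6.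

**Step 4: the copy is an $F_2$; determining $C$ and $N$.** We show that $C=\{a_1,a_2,a_3\}$ and sort the high elements. Since $t_1,t_2$ are high, $C\subseteq\{a_1,a_2,a_3\}$. If some $a_i$ were high, then $E(a_i)$, being a non-chain, would be nonempty, and two elements of $\{a_1,a_2,a_3\}$ would be comparable, which is false. So $C=\{a_1,a_2,a_3\}$, an antichain. Its elements are minimal in $P$, since anything below one of them would lie in $C$. Each $s\in N$ has $|E(s)|\ge2$. Let
$$S=\{s\in N:\ a_1,a_3<s\},\quad N_{12}=\{s\in N:\ E(s)=\{a_1,a_2\}\},\quad N_{23}=\{s\in N:\ E(s)=\{a_2,a_3\}\}.$$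
These three sets partition $N$, and $t_1\in N_{12}$, $t_2\in N_{23}$. The set $S$ is an up-set. No $s\in N_{12}$ is comparable to an $s'\in N_{23}$: by Fact 1 a relation between them would give an inclusion between $\{a_1,a_2\}$ and $\{a_2,a_3\}$.

**Step 5: the copy is an $F_2$; the missed pair.** We remove the middle element $a_2$. Put
$$\tau=S\;\;a_1\;\;N_{12}\;\;N_{23}\;\;a_3,$$
each of the three sets being listed in the order of a reverse linear extension. First, $\tau\in\mathcal A(P-a_2)$. The low elements $a_1,a_3$ split nothing. For the others:

* If $s\in S$, only elements of $S$ are before $s$, and none of these is below $s$.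
* If $s\in N_{12}$, then the elements of $S$ are not below $s$, since $S$ is an up-set and $s\notin S$; earlier elements of $N_{12}$ are not below $s$. So the only element of $D(s)$ before $s$ is $a_1$. After $s$, the element $a_3$ is not below $s$, and elements of $N_{23}$ are incomparable to $s$. So the elements of $D(s)$ after $s$ are in $N_{12}$, hence above $a_1$, and $s$ splits nothing.
* If $s\in N_{23}$, then no element of $S$ is below $s$ (again as $S$ is an up-set), $a_1\not<s$, the elements of $N_{12}$ are incomparable to $s$, and earlier elements of $N_{23}$ are not below $s$. So nothing of $D(s)$ is before $s$.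

Next, the first blocker for $a_2$. An element $s\in S$ is not a blocker, since nothing of $D(s)$ is before it. The element $a_1$ is not a blocker, since $a_1\not>a_2$. The first element $n'$ of $N_{12}$ is a blocker, since $a_1,a_2<n'$, $a_1\parallel a_2$, and $a_1$ is before $n'$. So $n'$ is the first blocker. Inserting $a_2$ immediately before it gives
$$S\;\;a_1\;\;a_2\;\;N_{12}\;\;N_{23}\;\;a_3,$$
in which $a_2$ is before $t_2\in N_{23}$ and $a_3$ is after it, while $a_2,a_3<t_2$ and $a_2\parallel a_3$. So $t_2$ splits $a_2,a_3$, and $(a_2,\tau)$ is as in Fact 6.

In both cases a pair is missed, so $A(P)<B(P)$. Together with Section 7 this proves Theorem 2. $\blacksquare$
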